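# Twisted double covers: $\omega$-stable reducts of finitely homogeneous structures and interpretations over $(\mathbb N;=)$

## 1. Homogeneity, reducts, stability, interpretations

All structures are countable. Finite structures are allowed and count as $\omega$-categorical.

**Definition 1.1 (homogeneity).** A relational structure $\mathfrak B$ is *homogeneous* if every isomorphism between finite substructures of $\mathfrak B$ extends to an automorphism of $\mathfrak B$. It is *finitely homogeneous* if in addition its signature is finite and relational.

The structures $(\mathbb N;=)$ and $(\mathbb Q;<)$ are finitely homogeneous: a finite partial injection of $\mathbb N$ extends to a permutation, and a finite order preserving map of $\mathbb Q$ extends piecewise linearly. The structure $(\mathbb Z;<)$ is not homogeneous, since $0\mapsto 0,\ 1\mapsto 2$ is an isomorphism of finite substructures that extends to no automorphism. We write $\Gamma=\mathrm{Aut}(\mathbb Q;<)$ throughout.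

**Definition 1.2 (first-order reduct).** A *first-order reduct* of $\mathfrak B$ is a structure with the same domain all of whose relations are first-order definable in $\mathfrak B$.

For example $(\mathbb Q;=)$, a copy of $(\mathbb N;=)$, is a first-order reduct of $(\mathbb Q;<)$. So is $\mathbb Q$ with the betweenness relation $(x<y<z)\vee(z<y<x)$.

**Recall ($\omega$-categoricity).** A countably infinite structure is $\omega$-categorical if its theory has only one countable model up to isomorphism. By the Ryll-Nardzewski theorem this holds iff, for each $n$, the automorphism group has finitely many orbits on $n$-tuples. In an $\omega$-categorical structure, a relation is definable over a finite tuple $c$ iff it is invariant under all automorphisms fixing $c$. Finitely homogeneous structures are $\omega$-categorical: the orbit of an $n$-tuple is determined by its isomorphism type, and a finite relational signature allows only finitely many. First-order reducts of $\omega$-categorical structures are $\omega$-categorical, since their automorphism groups are larger. Countable $\omega$-categorical structures are $\aleph_0$-saturated.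

**Recall ($\omega$-stability and Morley rank).** A countable theory is $\omega$-stable if there are only countably many $1$-types over every countable parameter set. In the $\omega$-categorical case it is enough that $S_1(\mathfrak M)$ is countable for the countable model $\mathfrak M$: a countable parameter set lies in a countable model, which is isomorphic to $\mathfrak M$, and restriction of types is surjective. If $\mathfrak M$ is $\omega$-stable and $\aleph_0$-saturated, Morley rank can be read off $S_1(\mathfrak M)$ as Cantor–Bendixson rank. Isolated types have rank $0$, types isolated after all rank $0$ types are deleted have rank $1$, and so on. The rank of $\mathfrak M$ is the largest rank of a type in $S_1(\mathfrak M)$.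

For $(\mathbb N;=)$ the space $S_1(\mathbb N)$ consists of the realized types, which are isolated, and one further type "$x\neq m$ for all $m$". So $(\mathbb N;=)$ is $\omega$-stable of rank $1$. The structure $(\mathbb Q;<)$ is not $\omega$-stable, since every irrational cut gives a type.

**Definition 1.3 (interpretation).** A structure $\mathfrak C$ is *(first-order) interpretable* over $\mathfrak A$ if, for some $d\ge 1$, there are a first-order definable set $D\subseteq A^d$ and a surjection $h:D\to C$ such that for every relation $R$ of $\mathfrak C$, including equality, the preimage of $R$ under $h$ is first-order definable in $\mathfrak A$. If the definitions may use finitely many parameters, we say *interpretable with parameters*.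

For example, let $\mathfrak C$ be the set of two-element subsets of $\mathbb N$ with the relation "share exactly one element". Put $D=\{(a,b):a\neq b\}$ and $h(a,b)=\{a,b\}$. The preimage of equality is $(a=a'\wedge b=b')\vee(a=b'\wedge b=a')$, and the preimage of the relation is definable in the same way. So $\mathfrak C$ is interpretable over $(\mathbb N;=)$. Note that $h$ is not injective.

## 2. Theories over a bare set and $\omega$-stable reducts

Consider two classes of first-order theories:

1. the theories of structures interpretable over $(\mathbb N;=)$;
2. the theories of $\omega$-stable first-order reducts of finitely homogeneous relational structures, a class studied by Lachlan in the 1980s.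

It is known that class (1) is contained in class (2); a proof is given in Section 3. The paper "Taking Model-Complete Cores" (https://tomesphere.com/paper/2512.21278) is the source of the following conjecture: *the two classes are equal.* In plain words: if a structure can be built from a finitely homogeneous one, perhaps with the help of an order, and is $\omega$-stable, can one always do without the order and build it from a set with no structure at all?

The answer is no. Theorem 1 gives an explicit counterexample of Morley rank $2$. Theorem 2 gives a family of structures in class (2) and determines exactly which of them are in class (1); infinitely many are not. Theorem 3 shows that in Morley rank $\le 1$ the two classes agree. So class (1) is a proper subclass of class (2), with infinitely many theories in the difference, and the least Morley rank of a theory in the difference is $2$.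

## 3. Actions induced by interpretations, and structures with coordinates

For finite $F\subset\mathbb N$ let $G_F$ be the pointwise stabilizer of $F$ in $\mathrm{Sym}(\mathbb N)$. Three lemmas translate between definability and group actions.

**Lemma 1 (induced action).** Let $h:D\to C$, $D\subseteq\mathbb N^d$, be an interpretation of $\mathfrak C$ over $(\mathbb N;=)$ with parameter set $F$. Then $\varphi(g)(h(u)):=h(gu)$ defines a homomorphism $\varphi:G_F\to\mathrm{Aut}(\mathfrak C)$, and $G_F$ has finitely many orbits on $D$.

*Proof.* The set $D$ and the preimages of equality and of all relations are definable over $F$, hence $G_F$-invariant. If $h(u)=h(v)$, then $h(gu)=h(gv)$ because the preimage of equality is invariant, so $\varphi(g)$ is well defined. Clearly $\varphi(gg')=\varphi(g)\varphi(g')$ and $\varphi(1)=1$, so each $\varphi(g)$ is a bijection. It preserves every relation in both directions because the preimages are invariant under $g$ and $g^{-1}$. Finally, the $G_F$-orbit of $u\in\mathbb N^d$ is determined by which entries are equal and which entries equal which elements of $F$, so there are finitely many orbits. $\square$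

**Lemma 2 (labels).** Let the domain of $\mathfrak C$ be a finite disjoint union of sets $T_i\times\{i\}$ $(i\in I)$, where $T_i\subseteq\mathbb N^{n_i}$ is nonempty and $\mathrm{Sym}(\mathbb N)$-invariant and $n_i\ge 0$ (for $n_i=0$ this is a single point). Let $\mathrm{Sym}(\mathbb N)$ act by $g(u,i)=(gu,i)$, and suppose all relations of $\mathfrak C$ are invariant. Then $\mathfrak C$ is interpretable over $(\mathbb N;=)$ without parameters.

*Proof.* Let $n=\max n_i$. Let $D$ be the set of tuples $(z,(y_i)_{i\in I},u)$ with $u\in\mathbb N^{n}$ such that $z=y_i$ for exactly one $i$ and, for this $i$, the first $n_i$ entries of $u$ form an element of $T_i$. Map such a tuple to $((u_1,\dots,u_{n_i}),i)$. (If $D\subseteq \mathbb N^{d}$, then $d=1+|I|+n\ge1$.) The map is surjective: given $(v,i)$, choose $z=y_i$, choose the other $y_{i'}$ different from $z$, and extend $v$ to $u$. It commutes with $\mathrm{Sym}(\mathbb N)$. So $D$ and all preimages are invariant, hence definable. $\square$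

The same proof works over $(\mathbb Q;<)$, with $\Gamma$ in place of $\mathrm{Sym}(\mathbb N)$.

**Lemma 3 (coordinates in $\mathbb Q$).** Let $J$ be finite and, for $i\in J$, let $T_i\subseteq\mathbb Q^{k_i}$ be nonempty and $\Gamma$-invariant, $k_i\ge0$. Let $Y$ be the disjoint union of the sets $T_i\times\{i\}$, with $\Gamma$ acting by $\alpha(u,i)=(\alpha u,i)$; for $x=(u,i)$ write $x_j=u_j$ $(j\le k_i)$. Let $\mathfrak B$ have domain $Y$ and the relations $U_i=T_i\times\{i\}$, and $x<_{jk}y$ iff $x_j,y_k$ exist and $x_j<y_k$, and $x=_{jk}y$ iff $x_j,y_k$ exist and are equal. Then $\mathfrak B$ is finitely homogeneous, and every $\Gamma$-invariant relation on $Y$ is first-order definable in $\mathfrak B$.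

*Proof.* The signature is finite and each $\alpha\in\Gamma$ acts as an automorphism of $\mathfrak B$. Let $f$ be an isomorphism between finite substructures. Since $f$ preserves the $U_i$, the elements $x$ and $f(x)$ have the same number of coordinates. The map $x_j\mapsto f(x)_j$ $(x\in\mathrm{dom} f)$ is well defined and injective because $f$ preserves the relations $=_{jk}$ in both directions, and order preserving because of the $<_{jk}$. So it is a finite partial isomorphism of $(\mathbb Q;<)$ and extends to some $\alpha\in\Gamma$. If $x=(u,i)$, then $f(x)\in U_i$ has coordinates $\alpha u$, so $f(x)=(\alpha u,i)=\alpha x$. Thus $f$ extends to the automorphism $x\mapsto\alpha x$.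

Now let $R$ be $\Gamma$-invariant. If two tuples lie in one $\mathrm{Aut}(\mathfrak B)$-orbit, they are related by an isomorphism of finite substructures, hence by some $\alpha\in\Gamma$, as just shown. So $R$ is $\mathrm{Aut}(\mathfrak B)$-invariant, hence definable. $\square$

**Proposition 4 (class (1) is contained in class (2)).** Every structure $\mathfrak C$ interpretable over $(\mathbb N;=)$ is, up to isomorphism, an $\omega$-stable first-order reduct of a finitely homogeneous structure.

*Proof.* Replace $(\mathbb N;=)$ by its copy $(\mathbb Q;=)$, and let $h:D\to C$, $D\subseteq\mathbb Q^d$, be the interpretation. Let $G=\mathrm{Sym}(\mathbb Q)$ act on $C$ as in Lemma 1. Say that a finite $A\subset\mathbb Q$ *supports* $c\in C$ if the pointwise stabilizer $G_A$ fixes $c$. If $c=h(u)$, the set of entries of $u$ supports $c$.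

**Step 1: least supports.** *The aim is a canonical finite set attached to each $c$.* Let $A,B$ support $c$ and let $\mathrm{St}(c)$ be the stabilizer of $c$. It contains every transposition $(x\,y)$ with $x,y\notin A\cap B$. This is clear if $x,y\notin A$ or $x,y\notin B$. Otherwise we may assume $x\in A\setminus B$, $y\in B\setminus A$. Choosing $z\notin A\cup B$, we have $(x\,y)=(x\,z)(y\,z)(x\,z)$ with $(x\,z)\in G_B$, $(y\,z)\in G_A$. So $\mathrm{St}(c)$ contains all finitary permutations fixing $A\cap B$ pointwise. Given $g\in G_{A\cap B}$, choose a finitary $f\in G_{A\cap B}$ that agrees with $g$ on $A$. Then $f^{-1}g\in G_A\subseteq\mathrm{St}(c)$, so $g\in\mathrm{St}(c)$. Hence $A\cap B$ supports $c$. A support of minimal size is therefore contained in every support; call it $\mathrm{supp}(c)$. Clearly $\mathrm{supp}(gc)=g\,\mathrm{supp}(c)$.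

**Step 2: coordinates.** *The order now lists each support in a canonical way.* The group $\Gamma$ has finitely many orbits on $\mathbb Q^d$, hence on $C$; let $c_1,\dots,c_r$ represent them and let $k_i=|\mathrm{supp}(c_i)|$. Send $c\in\Gamma c_i$ to $(v,i)$, where $v$ lists $\mathrm{supp}(c)$ increasingly. This map from $C$ to the disjoint union of the sets $\{v\in\mathbb Q^{k_i}:v\text{ increasing}\}\times\{i\}$ commutes with $\Gamma$. It is surjective because $\Gamma$ is transitive on increasing $k_i$-tuples. It is injective: if $\gamma c_i$ and $\gamma'c_i$ have the same support, then $\gamma,\gamma'$, being increasing, agree on $\mathrm{supp}(c_i)$. So $\gamma^{-1}\gamma'\in G_{\mathrm{supp}(c_i)}$ fixes $c_i$. All relations of $\mathfrak C$ are $G$-invariant, hence $\Gamma$-invariant, and Lemma 3 applies.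

**Step 3: $\omega$-stability.** By Step 2, $\mathfrak C$ is $\omega$-categorical, so we count $S_1(\mathfrak C)$. Pull each formula $\theta(x,\bar c)$ of a type $p\in S_1(\mathfrak C)$ back along $h$ to a formula over $\mathbb Q$ about $u\in D$. The pulled-back set is finitely satisfiable, so it extends to a complete $d$-type over $\mathbb Q$ in the language of equality. Different $p$ give different $d$-types. There are countably many of the latter: a $d$-type is determined by which variables are equal to each other and which are equal to which elements of $\mathbb Q$. $\square$

## 4. Double covers of ordered pairs, with and without a twist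

Proposition 4 suggests where to look. Class (1) structures are made of tuples with finitely many labels, glued in a $\mathrm{Sym}$-invariant way; reducts as in Lemma 3 may be glued using the order. Take ordered pairs of distinct points with a label $i\in\mathbb Z/2$, the relation $E$ "same first coordinate", and the graph of a map that reverses the pair.

**No twist.** Over $\mathbb N$ let $s_0(a,b,i)=(b,a,i)$. The relation $E$ and the graph of $s_0$ are $\mathrm{Sym}(\mathbb N)$-invariant, so by Lemma 2 the structure is in class (1).

**Constant twist.** The same holds for $s_1(a,b,i)=(b,a,i+1)$. Note that $s_1^2(a,b,i)=(a,b,i+2)=(a,b,i)$, so $s_0$ and $s_1$ are both involutions.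

**Order $4$ with more labels.** Take labels $i\in\mathbb Z/4$ and $s(a,b,i)=(b,a,i+1)$. Now $s$ has order $4$, and the structure is still in class (1) by Lemma 2. So order $4$ alone is no obstacle. Here there are four elements over each pair $(a,b)$, and $x,s^2x$ are only two of them.

**Order $4$ with two labels.** Can we have exactly $\{x,s^2x\}$ over each pair? Write $s(a,b,i)=(b,a,i+\varepsilon(a,b))$ with $\varepsilon(a,b)\in\mathbb Z/2$. Then $s^2$ adds $\varepsilon(a,b)+\varepsilon(b,a)$ to the label, so we need
$$\varepsilon(a,b)+\varepsilon(b,a)=1\qquad\text{for all } a\neq b. \tag{1}$$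
Over $\mathbb Q$ this is easy: let $\varepsilon(a,b)=0$ if $a<b$ and $1$ if $a>b$. This $\varepsilon$ is $\Gamma$-invariant, so Lemma 3 gives a reduct of a finitely homogeneous structure. The obvious attempt to put it in class (1) is to find another $\varepsilon$ satisfying (1) on pairs from $\mathbb N$ that is $\mathrm{Sym}(\mathbb N)$-invariant. It fails at one exact point. $\mathrm{Sym}(\mathbb N)$ is transitive on ordered pairs, so an invariant $\varepsilon$ is a constant and (1) reads $2\varepsilon=1$ in $\mathbb Z/2$. Relabeling $(a,b,i)\mapsto(a,b,i+\eta(a,b))$ does not help: it changes $\varepsilon(a,b)$ by $\eta(a,b)+\eta(b,a)$, which is symmetric in $a,b$, so the sum in (1) does not change.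

This rules out only interpretations of the simplest shape. A general one may use long tuples, parameters and a non-injective $h$. We need an argument that does not look inside $h$. The one thing every interpretation gives is the action of Lemma 1, and $\mathrm{Sym}(\mathbb N)$ is full of transpositions, whose images must square to the identity. An automorphism $t$ that interchanges two $E$-classes $p,q$ must send an element $x$ over $(p,q)$ to an element over $(q,p)$, and the only ones are $sx$ and $s^3x$. Since $t$ commutes with $s$, its square on $x$ is $s^2\neq 1$. Every permutation of the classes is induced by an automorphism, as Lemma 5 below will show, but a swap of two classes never lifts to an involution. This is the whole idea.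

## 5. An order-4 swap: a counterexample of Morley rank 2

Let $X=\{(a,b,i):a,b\in\mathbb Q,\ a\neq b,\ i\in\mathbb Z/2\}$. Let $E$ be the equivalence relation "same first coordinate", and
$$s(a,b,i)=\begin{cases}(b,a,i)& a<b,\\ (b,a,i+1)& a>b.\end{cases}$$
Let $\mathfrak M=(X;E,S)$, where $S$ is the graph of $s$.

**Theorem 1.** $\mathfrak M$ is an $\omega$-stable first-order reduct of a finitely homogeneous structure, of Morley rank $2$. $\mathfrak M$ is not interpretable over $(\mathbb N;=)$, even with parameters. Hence $\mathrm{Th}(\mathfrak M)$ lies in class (2) but not in class (1).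

**Step 1: $\mathfrak M$ is a reduct of a finitely homogeneous structure.** Apply Lemma 3 with two labels $0,1$ and $T_0=T_1=\{(a,b)\in\mathbb Q^2:a\ne b\}$. The maps $(a,b,i)\mapsto(\alpha a,\alpha b,i)$, $\alpha\in\Gamma$, preserve $E$ and commute with $s$, so $E$ and $S$ are definable in the resulting $\mathfrak B$. Explicitly, $E$ is $=_{11}$, and with $U=U_0$ the relation $S(x,y)$ is
$$x_1=y_2\wedge x_2=y_1\wedge\big[(x_1<x_2\wedge(U(x)\leftrightarrow U(y)))\vee(x_2<x_1\wedge\neg(U(x)\leftrightarrow U(y)))\big].$$
In particular $\mathfrak M$ is $\omega$-categorical.

**Step 2: axioms.** *We isolate the first-order facts that determine $\mathfrak M$.* If $a<b$, then $s^2(a,b,i)=s(b,a,i)=(a,b,i+1)$. If $a>b$, then $s^2(a,b,i)=s(b,a,i+1)=(a,b,i+1)$. So $s^2$ always changes the label only. Writing $[x]$ for the $E$-class of $x$, we see that $\mathfrak M$ satisfies the following set $T$ of axioms: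

* $E$ is an equivalence relation with infinitely many classes;
* $s$ is a permutation, $s^4=1$, $s^2x\neq x$, $[s^2x]=[x]$, $[sx]\neq[x]$;
* for classes $p\neq q$ there is $x$ with $[x]=p$, $[sx]=q$; and if $[x]=[x']$ and $[sx]=[sx']$, then $x'\in\{x,s^2x\}$.

For $\mathfrak N\models T$ let $P(\mathfrak N)=\mathfrak N/E$. For $p\neq q$ in $P(\mathfrak N)$ let $X_{pq}=\{x:\{[x],[sx]\}=\{p,q\}\}$. We claim that $X_{pq}$ is a single $s$-orbit of size $4$. Choose $x$ with $[x]=p$, $[sx]=q$. Then $x,s^2x$ have class $p$ and $sx,s^3x$ have class $q$. These four are distinct, because $s^2$ has no fixed point and $p\neq q$. They lie in $X_{pq}$. Conversely, if $y\in X_{pq}$ has $[y]=p$, $[sy]=q$, then $y\in\{x,s^2x\}$. If $[y]=q$, $[sy]=p$, then $y$ agrees in this with $sx$, so $y\in\{sx,s^3x\}$. The domain of $\mathfrak N$ is the disjoint union of the sets $X_{pq}$ over unordered pairs. For $Q\subseteq P(\mathfrak N)$ put $\mathfrak N[Q]=\{x:[x],[sx]\in Q\}$, the union of the $X_{pq}$ with $\{p,q\}\subseteq Q$.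

**Step 3: extending maps.** *This lemma produces all the automorphisms we need.*

**Lemma 5.** Let $\mathfrak N_1,\mathfrak N_2\models T$, let $\sigma:P(\mathfrak N_1)\to P(\mathfrak N_2)$ be a bijection, $Q\subseteq P(\mathfrak N_1)$, and let $g_0:\mathfrak N_1[Q]\to\mathfrak N_2[\sigma Q]$ be an $s$-equivariant bijection with $[g_0x]=\sigma[x]$. Then there is an isomorphism $g:\mathfrak N_1\to\mathfrak N_2$ extending $g_0$ and inducing $\sigma$. If moreover $x_0\notin\mathfrak N_1[Q]$ and $x_0'\in\mathfrak N_2$ satisfy $[x_0']=\sigma[x_0]$, $[sx_0']=\sigma[sx_0]$, we can take $g(x_0)=x_0'$.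

*Proof.* For each pair $\{p,q\}\not\subseteq Q$ choose $x$ with $[x]=p$, $[sx]=q$ and $y\in\mathfrak N_2$ with $[y]=\sigma p$, $[sy]=\sigma q$. For the pair $\{[x_0],[sx_0]\}$ use $x=x_0$, $y=x_0'$. Put $g(s^kx)=s^ky$. Both orbits have size $4$, so $g$ is a well-defined bijection $X_{pq}\to X_{\sigma p\,\sigma q}$ that commutes with $s$, and $[g(s^kx)]=\sigma[s^kx]$ by the parity of $k$. Together with $g_0$ these maps form a bijection $g:\mathfrak N_1\to\mathfrak N_2$ that commutes with $s$ and satisfies $[gx]=\sigma[x]$. As $\sigma$ is injective, $g$ preserves $E$ in both directions. $\square$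

With $Q=\emptyset$ the lemma shows that every permutation of $P(\mathfrak M)$ is induced by an automorphism of $\mathfrak M$.

**Step 4: $\omega$-stability.** *We list $S_1(\mathfrak M)$.* A non-realized type is realized by some $x$ in a countable $\mathfrak M'\succeq\mathfrak M$. By compactness we may enlarge $\mathfrak M'$ so that $P(\mathfrak M')\setminus P(\mathfrak M)$ is infinite; here $P(\mathfrak M)\subseteq P(\mathfrak M')$ by identifying a class of $\mathfrak M$ with the class of $\mathfrak M'$ containing it. For $p\ne q$ in $P(\mathfrak M)$ the set $X_{pq}$ has four elements in $\mathfrak M$ and four in $\mathfrak M'$. So $\mathfrak M'[P(\mathfrak M)]=\mathfrak M$, and $x$ is in one of these cases: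

1. $[x]=p\in P(\mathfrak M)$ and $[sx]\notin P(\mathfrak M)$;
2. $[sx]=q\in P(\mathfrak M)$ and $[x]\notin P(\mathfrak M)$;
3. $[x],[sx]\notin P(\mathfrak M)$.

Let $(\mathfrak M',x)$ and $(\mathfrak M'',x')$ be in the same case with the same $p$ (resp. $q$). Since both have infinitely many new classes, there is a bijection $\sigma:P(\mathfrak M')\to P(\mathfrak M'')$ that is the identity on $P(\mathfrak M)$ and maps $[x]\mapsto[x']$, $[sx]\mapsto[sx']$. Lemma 5 with $Q=P(\mathfrak M)$, $g_0=\mathrm{id}$, $x_0=x$, $x_0'=x'$ gives an isomorphism $\mathfrak M'\cong\mathfrak M''$ over $\mathfrak M$ taking $x$ to $x'$. So there is one type for each $p$ in case 1, one for each $q$ in case 2, and one in case 3. All of these occur, because any $\mathfrak M'$ with infinitely many new classes satisfies $T$. Hence $S_1(\mathfrak M)$ is countable and $\mathfrak M$ is $\omega$-stable.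

**Step 5: the Morley rank is $2$.** *We compute Cantor–Bendixson ranks.* Realized types are isolated, by $x=m$. An isolated type over a model is realized in it, so non-realized types have rank $\ge1$. For $c\in\mathfrak M$ the formula $x\,E\,c$ contains exactly one non-realized type, the case 1 type with $p=[c]$. Similarly $sx\,E\,c$ contains exactly one, the case 2 type with $q=[c]$. So all case 1 and case 2 types have rank $1$. What remains is the single case 3 type, so its rank is at most $2$.

To see that it is not $1$, let $\varphi(x,m)$ be any formula in the case 3 type, realized by $x$ in $\mathfrak M'$ as above, and let $p\in P(\mathfrak M)$ be none of the finitely many classes $[m_i],[sm_i]$. Let $\sigma$ be the transposition of $p$ and $[x]$ on $P(\mathfrak M')$, let $Q=P(\mathfrak M')\setminus\{p,[x]\}$ and $g_0=\mathrm{id}$. Lemma 5, with $\mathfrak N_1=\mathfrak N_2=\mathfrak M'$, gives an automorphism $g$ of $\mathfrak M'$. It fixes each $m_i$, since $[m_i],[sm_i]\in P(\mathfrak M)$ differ from $p$ and from $[x]\notin P(\mathfrak M)$. Also $[gx]=p$, and $[s\,gx]=\sigma[sx]=[sx]\notin P(\mathfrak M)$, because $[sx]\neq[x]$ and $[sx]\ne p$. So $gx$ realizes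 $\varphi(x,m)$ and the case 1 type for $p$. Thus $\varphi$ contains case 1 types for infinitely many $p$, and the case 3 type is not isolated after the rank $0$ types are deleted. Its rank is exactly $2$.

**Step 6: $\mathfrak M$ is not interpretable over $(\mathbb N;=)$, even with parameters.** *A transposition of $\mathbb N$ would have to induce a swap of two classes.* Suppose $h:D\to X$ is an interpretation with parameter set $F$, and let $\varphi:G_F\to\mathrm{Aut}(\mathfrak M)$ be as in Lemma 1. Then $G_F$ acts on $P=X/E$ with finitely many orbits. As $P$ is infinite, some $g\in G_F$ moves some class $[h(u)]$. Choose a finitary $g'\in G_F$ with $g'u=gu$; it moves $[h(u)]$ too. The finitary permutations in $G_F$ are products of transpositions in $G_F$, so some transposition $\tau\in G_F$ acts nontrivially on $P$. Let $t=\varphi(\tau)$. Then $t^2=\varphi(\tau^2)=1$, and there are $p\neq q$ in $P$ with $tp=q$, hence $tq=p$.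

Pick $x$ with $[x]=p$, $[sx]=q$. Then $[tx]=q$ and $[s\,tx]=[t\,sx]=tq=p$. So $tx\in X_{pq}$ has class $q$, that is, $tx=s^ex$ with $e\in\{1,3\}$. Since $t$ commutes with $s$,
$$t^2x=t\,s^ex=s^e\,tx=s^{2e}x=s^2x\neq x,$$
contradicting $t^2=1$.

**Step 7: from structures to theories.** Suppose $\mathrm{Th}(\mathfrak M)=\mathrm{Th}(\mathfrak C)$ with $\mathfrak C$ interpretable over $(\mathbb N;=)$. Then $\mathfrak C$ is countable, as the image of some $D\subseteq\mathbb N^d$, and infinite. So $\mathfrak C\cong\mathfrak M$ by $\omega$-categoricity, contradicting Step 6. $\blacksquare$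

**Remark.** Step 6 uses two properties of $(\mathbb N;=)$. First, it is $\omega$-categorical, which gives finitely many orbits. Second, for each finite tuple $c$ the elements of order $\le2$ generate a dense subgroup of the pointwise stabilizer of $c$; a dense subgroup has the same orbits on $d$-tuples, so some element of order $\le 2$ acts nontrivially on $P$. So $\mathfrak M$ is not interpretable, even with parameters, over any structure with these two properties. On the other hand $\mathfrak M$ is interpretable over $(\mathbb Q;<)$, by the $\Gamma$-version of Lemma 2, since $E$ and $S$ are $\Gamma$-invariant. Indeed $\Gamma$ has no element of order $2$: if $\alpha a>a$, then $\alpha^2a>\alpha a>a$, and likewise with $<$.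

## 6. Covers of injective tuples and splitting of $\pi:L\to H$

In Theorem 1 the swap of two points wants to be an involution, but above it sits an element of order $4$. The pair of groups is $\mathbb Z/4\to\mathbb Z/2$, and what failed is that this map has no splitting. We now replace it by an arbitrary epimorphism of finite groups.

**Definition 6.1.** Let $n\ge1$, $H\le S_n$, and let $\pi:L\to H$ be an epimorphism of finite groups. For a set $P$ let $H$ act on the right on $\mathrm{Inj}([n],P)$ by $(tq)(j)=t(q(j))$. Let $\mathcal K_\pi$ be the class of structures with domain $P\sqcup X$, $P$ infinite, such that: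

* $L$ acts freely on $X$ on the right;
* $\lambda:X\to\mathrm{Inj}([n],P)$ is surjective with $\lambda(xm)=\lambda(x)\pi(m)$;
* $\lambda(x)=\lambda(y)$ implies $y\in xL$.

The relations are $P$, $R_m$ ($y=xm$) for $m\in L$, and $\Lambda_j$ ($\lambda(x)(j)=p$) for $j\le n$.

The action of $H$ is a right action, as $((tq)q')(j)=t(q(q'(j)))$, and it is free: $tq=t$ gives $t(q(j))=t(j)$, so $q(j)=j$ for all $j$. The class is first-order axiomatizable. Since $L$ and $n$ are finite, one can say that the $R_m$ are graphs of permutations of $X$ forming a free action, that the $\Lambda_j$ are graphs of functions from $X$ to $P$, and that the three conditions hold.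

*Example.* Let $n=2$, $H=S_2$, $L=\mathbb Z/4$ with generator acting as $s$. For $\mathfrak M$ as in Theorem 1 put $P=X/E$ and $\lambda(x)=([x],[sx])$. The action is free because all $s$-orbits have size $4$. Also $\lambda(sx)=([sx],[x])$, $\lambda$ is surjective, and $\lambda(x)=\lambda(y)$ forces $y\in\{x,s^2x\}$. So $(X/E)\sqcup X$ is in $\mathcal K_\pi$.

**Theorem 2.** $\mathcal K_\pi$ has, up to isomorphism, a unique countable member $\mathfrak M_\pi$. It is an $\omega$-stable first-order reduct of a finitely homogeneous structure. The following are equivalent:

* (i) $\mathfrak M_\pi$ is interpretable over $(\mathbb N;=)$;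
* (ii) $\mathfrak M_\pi$ is interpretable over $(\mathbb N;=)$ with parameters;
* (iii) $\pi$ splits, i.e. there is a homomorphism $\kappa:H\to L$ with $\pi\kappa=\mathrm{id}_H$.

For example, $\mathbb Z/2^k\to\mathbb Z/2=S_2$ $(k\ge2)$ and $\mathbb Z/p^2\to\mathbb Z/p\le S_p$ ($p$ prime) give infinitely many theories in class (2) and not in class (1).

*The examples.* A splitting of $\mathbb Z/2^k\to\mathbb Z/2$ would send $1$ to an element killed by $2$, that is $0$ or $2^{k-1}$. For $k\ge2$ both are even and map to $0$. A splitting of $\mathbb Z/p^2\to\mathbb Z/p$ would send $1$ to an element killed by $p$, which is a multiple of $p$ and maps to $0$. So these maps do not split and the structures are not interpretable. Their theories are not in class (1) either, by the argument of Step 7 of Theorem 1, as $\mathfrak M_\pi$ is $\omega$-categorical. Infinitely many signatures occur, since there are $|L|$ symbols $R_m$, so there are infinitely many theories.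

**Step 1: extending maps.** *The analogue of Lemma 5.*

**Lemma 6.** Let $\mathfrak N_1,\mathfrak N_2\in\mathcal K_\pi$, with sorts $P_i,X_i$, let $\sigma:P_1\to P_2$ be a bijection, $Q\subseteq P_1$, $X_1[Q]=\{x:\lambda(x)\in Q^n\}$ (similarly $X_2[\sigma Q]$), and let $g_0:Q\cup X_1[Q]\to\sigma Q\cup X_2[\sigma Q]$ be an isomorphism of induced substructures extending $\sigma|_Q$. Then $\sigma\cup g_0$ extends to an isomorphism $g:\mathfrak N_1\to\mathfrak N_2$. If $x_0\in X_1\setminus X_1[Q]$ and $x_0'\in X_2$ satisfy $\lambda(x_0')=\sigma\lambda(x_0)$, one may take $g(x_0)=x_0'$.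

*Proof.* First, $\lambda$ induces a bijection $X_i/L\to\mathrm{Inj}([n],P_i)/H$. The $L$-orbit of $x$ goes to $\lambda(x)\pi(L)=\lambda(x)H$, and surjectivity is clear. If $\lambda(y)\in\lambda(x)H$, then $\lambda(y)=\lambda(x)\pi(m)=\lambda(xm)$ for some $m$, so $y\in xL$. The set $X_1[Q]$ is a union of $L$-orbits, since $\lambda(x)$ and $\lambda(xm)$ have the same entries; likewise $X_2[\sigma Q]$.

For each $L$-orbit outside $X_1[Q]$ choose a representative $x$ and some $y\in X_2$ with $\lambda(y)=\sigma\lambda(x)$, using $x_0,x_0'$ for the orbit of $x_0$. Set $g(xm)=ym$ for $m\in L$. This is a well-defined bijection $xL\to yL$ by freeness, it commutes with $L$, and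
$$\lambda(g(xm))=\lambda(y)\pi(m)=\sigma\lambda(x)\pi(m)=\sigma\lambda(xm).$$
Under the bijections above, the orbits outside $X_1[Q]$ correspond via $\sigma$ to the orbits outside $X_2[\sigma Q]$, each used once. So together with $g_0$ and $\sigma$ we get a bijection $g$ commuting with $L$ and satisfying $\lambda(gx)=\sigma\lambda(x)$; on $X_1[Q]$ this holds because $g_0$ preserves the $\Lambda_j$. $\square$

**Step 2: uniqueness.** In two countable members the sets $P_1,P_2$ are countably infinite. Take any bijection $\sigma$, and $Q=\emptyset$; then $X_1[\emptyset]=\emptyset$, as $n\ge1$. Lemma 6 gives an isomorphism.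

**Step 3: existence, as a reduct.** *We build a member with coordinates in $\mathbb Q$, using the order to choose one tuple in each $H$-orbit.* Let $P=\mathbb Q$. For $t\in\mathrm{Inj}([n],\mathbb Q)$ let $\mathrm{ord}(t)\in S_n$ be the unique $\rho$ with $t\circ\rho$ increasing. Since $(tq)\circ\rho'=t\circ(q\rho')$, we have $\mathrm{ord}(tq)=q^{-1}\mathrm{ord}(t)$. Let $R\subseteq S_n$ contain exactly one element of each orbit of $H$ acting on $S_n$ by left multiplication, and let $T_0=\{t:\mathrm{ord}(t)\in R\}$. For given $t$, exactly one $q\in H$ has $q^{-1}\mathrm{ord}(t)\in R$, because left multiplication is free. So $T_0$ contains exactly one element of each $H$-orbit. It is $\Gamma$-invariant, since $\mathrm{ord}(\alpha t)=\mathrm{ord}(t)$.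

Let $X=T_0\times L$, $(t,\ell)m=(t,\ell m)$, $\lambda(t,\ell)=t\pi(\ell)$. The action is free, and $\lambda((t,\ell)m)=t\pi(\ell)\pi(m)=\lambda(t,\ell)\pi(m)$. Every injection is $tq$ with $t\in T_0$, $q\in H$, and $q=\pi(\ell)$ for some $\ell$, so $\lambda$ is surjective. If $t\pi(\ell)=t'\pi(\ell')$ with $t,t'\in T_0$, then $t,t'$ lie in one $H$-orbit, so $t=t'$ and $(t',\ell')=(t,\ell)\ell^{-1}\ell'$. So $P\sqcup X$ is in $\mathcal K_\pi$.

Apply Lemma 3 with the sets $\mathbb Q$ (for $P$) and $T_0\times\{\ell\}$, $\ell\in L$. The action of $\Gamma$ by $p\mapsto\alpha p$, $(t,\ell)\mapsto(\alpha t,\ell)$ preserves all relations of $\mathfrak M_\pi$. Explicitly, $\Lambda_j((t,\ell),p)$ holds iff $t(\pi(\ell)(j))=p$, and $R_m$ says "same $t$, labels $\ell$ and $\ell m$". So $\mathfrak M_\pi$ is a first-order reduct of a finitely homogeneous structure, and is $\omega$-categorical.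

**Step 4: $\omega$-stability.** *Again we list types over $\mathfrak M=\mathfrak M_\pi$.* Every type is realized in a countable $\mathfrak M'\succeq\mathfrak M$ with infinitely many new points of $P'$, and $\mathfrak M'\in\mathcal K_\pi$. If $x\in X'$ and $\lambda(x)\in P^n$, then some $x_1\in X$ has $\lambda(x_1)=\lambda(x)$, so $x\in x_1L\subseteq X$. Hence $X'[P]=X$, and Lemma 6 applies with $Q=P$, $g_0=\mathrm{id}$. Given new points $p'\in P'$, $p''\in P''$ of two such extensions, a bijection $P'\to P''$ that is the identity on $P$ and sends $p'\mapsto p''$ extends to an isomorphism over $\mathfrak M$. So the new points of $P'$ realize one type. For $x\in X'\setminus X$ let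
$$\delta(x)=\{(j,p):\lambda(x)(j)=p\in P\}.$$
If $\delta(x)=\delta(x')$ for $x\in X'\setminus X$, $x'\in X''\setminus X$, then $\mathrm{id}_P$ extends to a bijection $\sigma:P'\to P''$ with $\sigma\lambda(x)=\lambda(x')$: the new entries occur in the same positions and are distinct. Lemma 6 then gives an isomorphism over $\mathfrak M$ with $x\mapsto x'$. There are countably many possible $\delta$, so $S_1(\mathfrak M)$ is countable.

**Step 5: (iii)⇒(i).** *A splitting lets us write the action with no reference to an order.* Let $\kappa$ be a splitting and $K=\ker\pi$. On $\mathbb N\sqcup(\mathrm{Inj}([n],\mathbb N)\times K)$ put $\lambda(t,k)=t$ and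
$$(t,k)\cdot m=\big(t\pi(m),\ \kappa(\pi(m))^{-1}km\big).$$
The second entry lies in $K$, since $\pi$ maps it to $\pi(m)^{-1}\cdot1\cdot\pi(m)=1$. The unit acts trivially, and
$$((t,k)\cdot m)\cdot m'=\big(t\pi(m)\pi(m'),\ \kappa(\pi(m'))^{-1}\kappa(\pi(m))^{-1}kmm'\big)=(t,k)\cdot(mm').$$
The action is free: if $(t,k)\cdot m=(t,k)$, then $t\pi(m)=t$, so $\pi(m)=1$, so $km=k$ and $m=1$. Clearly $\lambda$ is surjective and $\lambda(xm)=\lambda(x)\pi(m)$. If $\lambda(t,k)=\lambda(t,k')$, then $(t,k)\cdot k^{-1}k'=(t,k')$. So this structure is in $\mathcal K_\pi$ and is isomorphic to $\mathfrak M_\pi$ by Step 2. Its relations are invariant under $\mathrm{Sym}(\mathbb N)$ acting by $p\mapsto\sigma p$, $(t,k)\mapsto(\sigma t,k)$. By Lemma 2, with the sets $\mathbb N$ and $\mathrm{Inj}([n],\mathbb N)\times\{k\}$, $k\in K$, it is interpretable over $(\mathbb N;=)$.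

For instance, for the projection $\mathbb Z/2\times\mathbb Z/2\to\mathbb Z/2=S_2$ onto the second factor, with $\kappa(q)=(0,q)$, the element $(0,1)$ acts by $(a,b,k)\mapsto(b,a,k)$: the untwisted $s_0$ of Section 4.

**Step 6: (i)⇒(ii)** is trivial.

**Step 7: (ii)⇒(iii).** *We find a copy of $S_n$ in $G_F$ that permutes $n$ points of $P$, and read a splitting off its action above these points.* Let $h:D\to\mathfrak M_\pi$ be an interpretation with parameter set $F$, and $\varphi$ as in Lemma 1. Automorphisms preserve $P$, and $G_F$ has finitely many orbits on the infinite set $P$, so some $p=h(u)\in P$ has an infinite orbit. Let $A$ be the set of entries of $u$ not in $F$. Then $A\neq\emptyset$, since otherwise $G_F$ fixes $u$ and $p$. Choose $g_1,\dots,g_n\in G_F$ with $g_1A,\dots,g_nA$ pairwise disjoint. For $\rho\in S_n$ let $\theta(\rho)\in G_F$ map $g_i(a)$ to $g_{\rho(i)}(a)$ $(a\in A,\ i\le n)$ and fix everything else. Then $\theta(\rho)\theta(\rho')g_i(a)=g_{\rho\rho'(i)}(a)$, so $\theta$ is a homomorphism. Also $\theta(\rho)g_iu=g_{\rho(i)}u$, because the entries of $g_iu$ lie in $g_iA\cup F$. With $p_i=h(g_iu)=\varphi(g_i)p\in P$ we get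
$$\varphi\theta(\rho)\,p_i=p_{\rho(i)}. \tag{2}$$

*The $p_i$ are distinct.* Suppose $p_i=p_j$ with $i\neq j$. Let $g,g'\in G_F$ with $gA\cap g'A=\emptyset$. The map $g_i(a)\mapsto g(a)$, $g_j(a)\mapsto g'(a)$ is a finite injection between sets disjoint from $F$, so it extends to some $c\in G_F$. Then $cg_iu=gu$ and $cg_ju=g'u$, so $h(gu)=\varphi(c)p_i=\varphi(c)p_j=h(g'u)$. For arbitrary $g,g'\in G_F$ choose $g''\in G_F$ with $g''A$ disjoint from $gA$ and $g'A$; then $h(gu)=h(g''u)=h(g'u)$. So the orbit of $p$ is a single point, a contradiction.

*The splitting.* Let $t_0(j)=p_j$, an element of $\mathrm{Inj}([n],P)$, and pick $x$ with $\lambda(x)=t_0$. For $q\in H$, since $\varphi\theta(q)$ is an automorphism, (2) gives $\lambda(\varphi\theta(q)x)=(j\mapsto p_{q(j)})=t_0q$. Choose $m$ with $\pi(m)=q$. Then $\lambda(xm)=t_0q$ as well, so $\varphi\theta(q)x\in xmL=xL$. By freeness there is a unique $\kappa(q)\in L$ with $\varphi\theta(q)x=x\kappa(q)$. Applying $\lambda$, $t_0\pi(\kappa(q))=t_0q$, so $\pi\kappa(q)=q$. Automorphisms commute with the action of $L$, so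
$$x\kappa(qq')=\varphi\theta(q)\big(x\kappa(q')\big)=\big(\varphi\theta(q)x\big)\kappa(q')=x\kappa(q)\kappa(q').$$
By freeness $\kappa$ is a homomorphism, and $\pi$ splits. $\blacksquare$

## 7. Morley rank at most 1 and infinite groups

**Theorem 3.** For a countable $\omega$-categorical $\omega$-stable structure $\mathfrak M$ of Morley rank $\le1$ the following are equivalent:

* (1) $\mathfrak M$ is interpretable over $(\mathbb N;=)$;
* (2) $\mathfrak M$ is a first-order reduct of a finitely homogeneous structure;
* (3) no infinite group is interpretable, with parameters, in $\mathfrak M$.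

So every counterexample to the conjecture has Morley rank $\ge2$: a theory in class (2) of rank $\le1$ is the theory of a structure as in (2), which is then interpretable over $(\mathbb N;=)$. The structure in Theorem 1 has the least possible rank.

### Strongly minimal sets and their geometries

Here acl is algebraic closure within the domain of $\mathfrak M$. In an $\omega$-categorical structure, $\mathrm{acl}$ of a finite set is finite, since there are finitely many formulas in one variable over it up to equivalence.

A definable set is *strongly minimal* if it is infinite and each of its definable subsets, with parameters and in any elementary extension, is finite or cofinite. Equivalently, it has Morley rank $1$ and degree $1$. Let $D$ be a $0$-definable strongly minimal set in $\mathfrak M$. Then acl, restricted to $D$, satisfies the exchange law. Let $\sim$ be *interalgebraicity*: $x\sim y$ iff $\mathrm{acl}(x)=\mathrm{acl}(y)$. The *geometry* of $D$ is $\widehat D=(D\setminus\mathrm{acl}(\emptyset))/{\sim}$ with the closure operator induced by acl. It is *disintegrated* if every set of points is closed, that is, if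
$$\mathrm{acl}(Y)\cap D=D\cap\Big(\mathrm{acl}(\emptyset)\cup\bigcup_{y\in Y}\mathrm{acl}(y)\Big)\quad\text{for all }Y\subseteq D. \tag{3}$$

Examples: in $(\mathbb N;=)$ we have $\mathrm{acl}(Y)=Y$, so the geometry is disintegrated. Let $V$ be a vector space over $\mathbb F_2$ of countably infinite dimension. In $(V;+)$, the automorphisms fixing a finite set $A$ are transitive on the complement of the span of $A$. So every definable set is finite or cofinite, $\mathrm{acl}(A)$ is the span, and $\widehat V=V\setminus\{0\}$ is the projective space of $V$. If instead we keep only the operation $x+y+z$, the automorphisms include the maps $x\mapsto gx+v$ with $g\in GL(V)$. Then $\mathrm{acl}(\emptyset)=\emptyset$, and $\mathrm{acl}(A)$ is the affine hull of $A$: an affine geometry. In both cases (3) of the theorem fails; in the second, $x+y=x+y+0$ becomes definable after naming $0$.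

Besides standard stability theory and the fundamental theorems of affine and projective geometry, the proof uses two published results.

* **[M]** H. D. Macpherson, *Interpreting groups in $\omega$-categorical structures*, J. Symb. Logic 56 (1991): no infinite group is interpretable in a finitely homogeneous relational structure.
* **[CHL]** Zil'ber; Cherlin–Harrington–Lachlan, *$\aleph_0$-categorical, $\aleph_0$-stable structures*, Ann. Pure Appl. Logic 28 (1985): the geometry of an $\omega$-categorical strongly minimal set is disintegrated, or isomorphic to an infinite-dimensional affine or projective geometry over a finite field.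

### From interpretability to the absence of groups

**(1)⇒(2).** This is Proposition 4.

**(2)⇒(3).** *Parameters must be absorbed into the homogeneous structure.* Let $\mathfrak M$ be a reduct of the finitely homogeneous $\mathfrak B$, and let $c$ be a finite tuple. Add to $\mathfrak B$ the unary predicates $\{c_i\}$ and all relations of positive arity obtained by substituting entries of $c$ into relations of $\mathfrak B$. Call the result $\mathfrak B_c$; its signature is finite. Let $f$ be an isomorphism between finite substructures of $\mathfrak B_c$. As $f$ preserves the $\{c_i\}$ in both directions, $f\cup\mathrm{id}_c$ is a well-defined injection. It preserves the relations of $\mathfrak B$: for tuples with some entry in $\mathrm{dom} f$ because $f$ preserves the added relations, and for tuples from $c$ trivially. So it extends to an automorphism of $\mathfrak B$ fixing $c$, which is an automorphism of $\mathfrak B_c$. Hence $\mathfrak B_c$ is finitely homogeneous. A group interpretable in $\mathfrak M$ with parameters $c$ is interpretable in $\mathfrak B_c$, so it is finite by [M].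

### From the absence of groups to an interpretation

Assume (3). If $\mathfrak M$ is finite, apply Lemma 2 with each element as a labeled singleton. So let the Morley rank be $1$.

**Preparation.** Let $k$ be the Morley degree of $\mathfrak M$. Since $\mathfrak M$ is $\aleph_0$-saturated, there is a finite tuple $c$ such that $\mathfrak M$ is a disjoint union of $c$-definable strongly minimal sets $M_1,\dots,M_k$. Name $c$, and then name the elements of the finite set $\mathrm{acl}(\emptyset)$. This preserves $\omega$-categoricity, $\omega$-stability, the rank and (3). If the expansion is interpretable over $(\mathbb N;=)$, so is its reduct $\mathfrak M$. So we keep the name $\mathfrak M$; the $M_i$ are now $0$-definable and all elements of $\mathrm{acl}(\emptyset)$ are named. Let $G=\mathrm{Aut}(\mathfrak M)$.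

We use these facts of stability theory. Nonforking extensions exist, and over finite sets they are realized in $\mathfrak M$ by saturation. Nonforking independence is invariant, symmetric and transitive. In an $\omega$-stable theory a type forks iff its Morley rank drops. As all elements have rank $\le1$, for an element $x$ and sets $A\subseteq B$,
$$\mathrm{tp}(x/B)\text{ forks over }A\iff x\in\mathrm{acl}(B)\setminus\mathrm{acl}(A). \tag{4}$$
So symmetry gives exchange on all of $\mathfrak M$: if $a\in\mathrm{acl}(Ab)\setminus\mathrm{acl}(A)$, then $b\in\mathrm{acl}(Aa)$. Hence acl is a pregeometry on $\mathfrak M$, with a dimension $\dim(\bar a/A)$ for finite tuples. By transitivity, $\bar a$ is independent from $B$ over $A$ iff each $a_i$ is independent from $B$ over $Aa_{<i}$. By (4) this holds iff $\dim(\bar a/AB)=\dim(\bar a/A)$. In other words, the $U$-rank of a finite tuple is its dimension.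

**Step 1: each $D=M_i$ has disintegrated geometry, i.e. (3) holds.** *A non-disintegrated geometry would produce an infinite group.* The relation $\sim$ is $G$-invariant, hence $0$-definable. With the relations induced from $\mathfrak M$, the set $D$ is an $\omega$-categorical strongly minimal structure with the same algebraic closure on $D$. Suppose $\widehat D$ is not disintegrated; then [CHL] applies. The group $G$ acts on $\widehat D$ preserving closure.

*Affine case:* $\widehat D$ is an infinite-dimensional affine space $V$ over $\mathbb F_q$. A closure-preserving bijection $g$ of $V$ fixing $0$ is additive. For $q\ge3$ this is the fundamental theorem of affine geometry. For $q=2$, the closure of three distinct points $a,b,c$ is $\{a,b,c,a+b+c\}$, so $g(a+b+c)=g(a)+g(b)+g(c)$. Taking $c=0$ gives $g(a+b)=g(a)+g(b)$ for distinct nonzero $a,b$, and the cases $a=b$, $a=0$ or $b=0$ are clear. So the graph of addition is invariant under the stabilizer of $0$ in $G$. Name an element $d_0\in D$ representing $0$. The preimage of the graph of addition under $D\setminus\mathrm{acl}(\emptyset)\to\widehat D$ is invariant under the stabilizer of $d_0$, hence definable over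 $d_0$. So the infinite group $(V,+)$ is interpretable in $\mathfrak M$ with parameters, contradicting (3) of the theorem.

*Projective case:* $\widehat D=\mathrm P(V)$, with $V$ of infinite dimension over $\mathbb F_q$. Here we must recover vectors from points. Let $e_0,e_1\in V$ be independent, and let $G_0\le G$ be the pointwise stabilizer of the points of the line $\langle e_0,e_1\rangle$. By the fundamental theorem of projective geometry each $g\in G_0$ is induced by a semilinear bijection of $V$, unique up to scalars. As $\langle e_0\rangle$ is fixed, there is a unique such map $\hat g$ with $\hat ge_0=e_0$. Let $\sigma$ be its field automorphism and $\hat ge_1=ce_1$. Since $\langle e_0+\mu e_1\rangle$ is fixed, $\mu^\sigma c=\mu$ for all $\mu\in\mathbb F_q$. With $\mu=1$ we get $c=1$, and then $\sigma=\mathrm{id}$, so $\hat g$ is linear. By uniqueness $g\mapsto\hat g$ is a homomorphism, so $G_0$ acts on $V$ by linear maps fixing $\mathbb F_qe_0$ pointwise.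

Let $Y$ be the set of pairs $(p,r)$ of points such that $p\neq\langle e_0\rangle$ and $r$ is on the line through $p$ and $\langle e_0\rangle$, with $r\neq p,\langle e_0\rangle$. The map
$$v\mapsto(\langle v\rangle,\langle v+e_0\rangle)$$
is a bijection $V\setminus\mathbb F_qe_0\to Y$. It is injective: if $cv$ has the same image as $v$, then $cv+e_0=d(v+e_0)$ for some $d$, so $d=1$ and $c=1$. It is surjective: if $p=\langle v\rangle$, then $r=\langle\alpha v+\beta e_0\rangle$ with $\alpha,\beta\neq0$. So $r=\langle(\alpha/\beta)v+e_0\rangle$, and $(p,r)$ is the image of $(\alpha/\beta)v$. The map is $G_0$-equivariant, because $\hat ge_0=e_0$. So $V$ is identified with $Y$ together with the finite set $\mathbb F_qe_0$ in such a way that addition is $G_0$-invariant.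

Name elements $d_0,\dots,d_q\in D$ representing the $q+1$ points of the line; automorphisms fixing them lie in $G_0$. Represent an element of $Y$ by $(x,y,d_0)$, where $(x,y)\in D^2$ represents the pair of points, and the $q$ elements of $\mathbb F_qe_0$ by $(x,y,d_j)$, $j=1,\dots,q$, with $x,y\in D$ arbitrary. The preimages of equality and addition are invariant under the stabilizer of $d_0,\dots,d_q$, hence definable over these parameters. So $(V,+)$ is interpretable in $\mathfrak M$ with parameters, again contradicting (3) of the theorem.

**Step 2: parameters from outside $D$ create no new algebraicity within $D$.** *Claim: let $x_0,x_1\in D=M_i$, let $e$ be a finite tuple, $x_0,x_1\notin\mathrm{acl}(e)$ and $x_1\in\mathrm{acl}(x_0e)$. Then $x_1\in\mathrm{acl}(x_0)$.* Step 1 covers only the case that $e$ lies in $D$; stability moves the parameters into $D$.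

Let $\varphi(x,y,e)$ isolate $\mathrm{tp}(x_0x_1/e)$. Then $\varphi(a,\mathfrak M,e)$ is finite for every $a$. If it is nonempty, some automorphism over $e$ maps $x_0$ to $a$ and hence $\varphi(x_0,\mathfrak M,e)$ onto $\varphi(a,\mathfrak M,e)$. The set $\varphi(x_0,\mathfrak M,e)$ is the set of realizations of $\mathrm{tp}(x_1/x_0e)$, which is finite. By stability (definability of $\mathrm{tp}(e/D)$ over $D$), the set $\varphi(\mathfrak M,\mathfrak M,e)\subseteq D^2$ equals $\psi(\mathfrak M,\mathfrak M,d)$ for some formula $\psi$ and a finite tuple $d$ from $D$.

Let $(x,y)$ in $\mathfrak M$ realize a nonforking extension of $\mathrm{tp}(x_0x_1/e)$ to $ed$. As $x,y\notin\mathrm{acl}(e)$, (4) gives $x,y\notin\mathrm{acl}(ed)$. We have $\varphi(x,y,e)$, so $\psi(x,y,d)$ holds. The set $\psi(x,\mathfrak M,d)=\varphi(x,\mathfrak M,e)$ is finite, so $y\in\mathrm{acl}(xd)$. All of $x,y,d$ lie in $D$ and $y\notin\mathrm{acl}(d)$, so by (3) $y\in\mathrm{acl}(x)$. Since $(x,y)$ and $(x_0,x_1)$ have the same type, $x_1\in\mathrm{acl}(x_0)$.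

**Step 3: acl is disintegrated on all of $\mathfrak M$.** *Claim: for all $Y\subseteq\mathfrak M$, $\mathrm{acl}(Y)=\mathrm{acl}(\emptyset)\cup\bigcup_{y\in Y}\mathrm{acl}(y)$.* Step 1 gives this inside one $M_i$; now we exclude dependencies across different $M_i$.

Suppose the claim fails for some $c_0\in\mathrm{acl}(Y)$, and choose a finite $Z\subseteq Y$ minimal with $c_0\in\mathrm{acl}(Z)$. Then $|Z|\ge2$ and $c_0\notin Z$. By minimality $Z$ is independent. For $z\in Z$ the set $\{c_0\}\cup Z\setminus\{z\}$ is independent too, because $c_0\notin\mathrm{acl}(Z\setminus\{z\})$. So $\{c_0\}\cup Z=\{c_0,c_1,\dots,c_n\}$, $n\ge2$, is a *circuit*: it is dependent and all its proper subsets are independent. In particular each $c_i$ is algebraic over the others.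

Let $W=(c_2,\dots,c_n)$, a nonempty tuple. Take $(c_0',W')$ with the same type over $c_1$ as $(c_0,W)$ and independent from $(c_0,W)$ over $c_1$. Since $(c_1,W)$ is independent, $\dim(W/c_1)=|W|$. Hence $\dim(W'/c_1W)=\dim(W'/c_1)=|W'|$. So the tuple $(c_1,W,W')$ is independent, and $c_1\notin\mathrm{acl}(WW')$. As $c_1\in\mathrm{acl}(c_0W)$ and $c_1\in\mathrm{acl}(c_0'W')$, it follows that $c_0,c_0'\notin\mathrm{acl}(WW')$. Moreover
$$c_0'\in\mathrm{acl}(c_1W')\subseteq\mathrm{acl}(c_0WW'),$$
and $c_0,c_0'$ lie in the same $M_i$, since $M_i$ is $0$-definable. By Step 2 with $e=WW'$, $c_0'\in\mathrm{acl}(c_0)$. But $c_0,c_1$ are independent, because $\{c_0,c_1\}$ is a proper subset of the circuit, so also $c_0'\notin\mathrm{acl}(c_1)$. Since $c_0'$ is independent from $c_0$ over $c_1$, $c_0'\notin\mathrm{acl}(c_0c_1)$. This is a contradiction.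

**Step 4: an elementary submodel made of indiscernible blocks.** *We find inside $\mathfrak M$ a copy of itself on which a full symmetric group visibly acts.* Let $P=(\mathfrak M\setminus\mathrm{acl}(\emptyset))/{\sim}$. For $y\notin\mathrm{acl}(\emptyset)$, exchange gives $\mathrm{acl}(y)=\mathrm{acl}(\emptyset)\cup[y]_\sim$, so the classes are finite. Let $O_1,\dots,O_m$ be the finitely many $G$-orbits on $P$. Each is infinite: the union of a finite orbit would be a finite $G$-invariant set, hence contained in $\mathrm{acl}(\emptyset)$.

Consider tuples $b$ enumerating without repetition, in consecutive blocks, one class from each of $O_1,\dots,O_m$. All classes in $O_l$ have the same size, so these tuples have a common length $r$; the entries of such a $b$ are distinct, since different classes are disjoint. "Being such a tuple" and "$b,b'$ are disjoint" are $G$-invariant, hence first-order conditions. There are infinitely many pairwise disjoint such tuples, because the $O_l$ are infinite. By Ramsey's theorem and compactness there is an indiscernible sequence $(b_j)_{j\in\omega}$ of pairwise disjoint such tuples in a countable elementary extension of $\mathfrak M$.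 By $\omega$-categoricity this extension is isomorphic to $\mathfrak M$, so there is such a sequence in $\mathfrak M$. By stability it is totally indiscernible. Put
$$M'=\mathrm{acl}(\emptyset)\cup\bigcup_j b_j .$$

*$M'$ is an elementary substructure.* By Step 3 and $\mathrm{acl}(y)=\mathrm{acl}(\emptyset)\cup[y]_\sim$, we have $\mathrm{acl}(M')=M'$. We use the Tarski–Vaught test. Let $\varphi(x,a)$, with $a$ from $M'$, have a solution in $\mathfrak M$. If $\varphi(\mathfrak M,a)$ is finite, it is contained in $\mathrm{acl}(a)\subseteq M'$. Otherwise it is infinite in some $M_i$, hence cofinite in $M_i$ by strong minimality. As $M_i$ is infinite and $\mathrm{acl}(\emptyset)$ is finite, $M_i$ meets some class in some $O_l$. As $M_i$ is $G$-invariant and $G$ is transitive on $O_l$, it meets every class in $O_l$. Each $b_j$ contains a class in $O_l$, and these are distinct for different $j$. So $M_i\cap M'$ is infinite and meets the cofinite subset $\varphi(\mathfrak M,a)\cap M_i$ of $M_i$. Hence $M'\preceq\mathfrak M$, and $M'\cong\mathfrak M$ by $\omega$-categoricity.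

**Step 5: the interpretation.** Let $\rho$ be a permutation of $\omega$. The map of $M'$ that fixes $\mathrm{acl}(\emptyset)$ pointwise and sends $b_j$ to $b_{\rho(j)}$ coordinatewise is a well-defined bijection, since the $b_j$ are pairwise disjoint and have distinct entries. By total indiscernibility, the elements of $\mathrm{acl}(\emptyset)$ being named, it preserves the truth of all formulas on finite tuples. So it is an automorphism of $M'$. Thus $M'$ is identified with
$$\mathrm{acl}(\emptyset)\ \sqcup\ (\omega\times\{1,\dots,r\}),$$
with all relations invariant under $\mathrm{Sym}(\omega)$, which acts trivially on the finite part and by $\rho(j,i)=(\rho(j),i)$ on the rest. By Lemma 2, with labels from $\mathrm{acl}(\emptyset)$ for singletons and labels $1,\dots,r$ for copies of $\omega=\mathbb N$, the structure $M'\cong\mathfrak M$ is interpretable over $(\mathbb N;=)$. $\blacksquare$
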